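\title{A path-incompressible proper tree that computes no path-incompressible perfect tree}

\begin{abstract}
A tree of binary strings is path-incompressible if the deficiency $|x|-K(x)$ is bounded on it. We show that there is a path-incompressible tree with infinitely many paths that Turing-computes no path-incompressible perfect tree. The tree is random, and its width is governed by a function $w\to\infty$ that is built by forcing with linear constraints of the form $\sum_t u(t)w(t)<1$. At the key step, linear-programming duality provides either a cheap constraint that excludes all dangerous initial segments of $w$, or a probability distribution on them that a machine can use to compress strings.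
\end{abstract}

\section{The question and the result}\label{sec:intro}

A \emph{string} is a finite binary sequence and a \emph{real} is an infinite one. We write $|x|$ for the length of a string $x$, $\{0,1\}^\ell$ for the set of strings of length $\ell$, and $X\upharpoonright\ell$ for the prefix of length $\ell$ of a string or real $X$. If $x$ is a prefix of $y$ we write $x\preceq y$ and call $y$ an \emph{extension} of $x$; two strings are \emph{incomparable} if neither is a prefix of the other. A \emph{tree} is a nonempty set of strings closed under prefixes. A real is a \emph{path} of a tree $T$ if all its prefixes lie in $T$. A string \emph{branches} in $T$ if it has at least two incomparable extensions in $T$. A tree is \emph{proper} if it has infinitely many paths, and \emph{perfect} if each of its strings branches in it. A \emph{dead end} of $T$ is a string of $T$ with no proper extension in $T$. The \emph{width} of a set $S$ of strings at level $\ell$ is $|S\cap\{0,1\}^\ell|$.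

Let $K$ be prefix-free Kolmogorov complexity, recalled in Section~\ref{sec:background}. The \emph{deficiency} of a string $x$ is $\delta(x)=|x|-K(x)$, the number of bits that the best description of $x$ saves over writing $x$ out. The deficiency of a set $S$ of strings is $\delta(S)=\sup_{x\in S}\delta(x)$, and a tree is \emph{path-incompressible} if its deficiency is finite. A real whose prefixes form a set of finite deficiency is what is called a Martin-L\"of random real, so the paths of a path-incompressible tree are random reals with a common bound on their deficiency. The prefixes of almost every real form a path-incompressible tree with a single path (Lemma~\ref{lem:moment}), and at the other extreme there are path-incompressible perfect trees (Example~\ref{ex:monotone}). Proper trees lie in between, and one may ask whether infinitely many incompressible paths already carry the information needed to produce a perfect tree of them.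

Sets of strings are identified with their characteristic functions. An oracle $A$ \emph{computes} $B$, written $B\le_T A$, if a Turing machine with access to $A$ computes $B$. It \emph{wtt-computes} $B$ if, in addition, the positions of $A$ queried on input $n$ are bounded by a computable function of $n$. It is known that there is a path-incompressible proper tree that does not wtt-compute any path-incompressible perfect tree. The following question, in which the bound on the queries is dropped, comes from \cite{GI}.

\begin{quote}
Is there a path-incompressible proper tree that does not compute any path-incompress\-ible perfect tree?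
\end{quote}

To guess the answer, look at widths. The width of a proper tree tends to infinity, because $N$ distinct paths have distinct prefixes at all large levels. If the tree has no dead ends, its width is also nondecreasing, so the tree computes a \emph{rate} of growth: from the first level of width at least $N$ on, all levels have width at least $N$. A tree with dead ends may be wide at one level and narrow at the next, and a machine that has found a wide level has learned nothing about the later ones. So one expects the answer yes, from a tree whose dead ends hide the rate. The difficulty is that a Turing reduction may search the tree without bound and need not respect its shape: we must prevent it from computing \emph{any} set of finite deficiency together with a rate of growth for it. This is what the main theorem does. Throughout, $\mu$ is the uniform measure on the space $\{0,1\}^{\mathbb N}$ of reals, and $w\oplus R$ is the oracle that answers queries for the values $w(t)$ and $R(t)$.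

\begin{theorem}\label{thm:main}
There are a function $w:\mathbb N\to\mathbb N$ with $w(t)\to\infty$ and a tree $T(w,R)\le_T w\oplus R$, defined for each real $R$, such that for almost every $R$:
\begin{enumerate}
\item[(1)] $T(w,R)$ is a path-incompressible proper tree;
\item[(2)] there are no computable infinite set $M\subseteq\mathbb N$, set of strings $S$ of finite deficiency and function $g:\mathbb N\to\mathbb N$ such that $w\oplus R$ computes $S$ and $g$, and
\begin{equation}\label{eq:rate}
|S\cap\{0,1\}^\ell|\ge N\quad\text{for all $N$ and all $\ell\in M$ with $\ell\ge g(N)$.}\tag{$*$}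
\end{equation}
\end{enumerate}
\end{theorem}

\begin{corollary}\label{cor:answer}
For almost every $R$, the path-incompressible proper tree $T=T(w,R)$ computes no path-incompressible perfect tree. So the answer to the question is yes.
\end{corollary}

\begin{proof}
Let $T'$ be a perfect tree. Two incomparable extensions of a string $x$ are proper extensions, so every $x\in T'$ has an extension of length $|x|+1$ in $T'$. Thus $T'$ has no dead ends, and its width is nondecreasing. The width is also unbounded: if level $\ell$ has $n$ strings, take two incomparable extensions of each; these $2n$ strings are pairwise incomparable, and extending them to a common level gives $2n$ distinct strings of $T'$ there. Let $g(N)$ be the least level at which $T'$ has width at least $N$. Then $g\le_T T'$, and \eqref{eq:rate} holds for $S=T'$, $g$ and $M=\mathbb N$. If $T'$ had finite deficiency and $T'\le_T T$, then $w\oplus R$ would compute $T'$ and $g$, contrary to part (2) of Theorem~\ref{thm:main}.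
\end{proof}

\begin{remark}\label{rem:scope}
The proof uses only that $T'$ has no dead ends and unbounded width. Hence $T$ computes no path-incompressible tree that has infinitely many paths and no dead ends; in particular $T$ itself has dead ends, as the definition of a tree permits. Whether some path-incompressible proper tree \emph{without} dead ends computes no path-incompressible perfect tree is a different question, which we do not address.
\end{remark}

Section~\ref{sec:tree} defines $T(w,R)$ and reduces part (1) to two growth conditions on $w$. Section~\ref{sec:compress} proves part (2) for computable $w$, the smallest case in which the compression argument is visible. Sections~\ref{sec:conditions} and~\ref{sec:covers} set up the forcing and the duality lemma, Section~\ref{sec:main} defeats a single pair of reductions, and Section~\ref{sec:w} assembles $w$.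

\section{Prefix-free complexity and random strings}\label{sec:background}

A \emph{prefix-free machine} is a partial computable function $V$ from strings to strings such that no element of its domain is a proper prefix of another. Fix a universal such machine $U$ and let $K(x)=\min\{|y|:U(y)=x\}$. We use two textbook facts.
\begin{itemize}
\item \emph{Kraft's inequality:} $\sum_x 2^{-K(x)}\le1$, the sum being over all strings.
\item \emph{Universality:} for each prefix-free machine $V$ there is a constant $c$ with $K(V(y))\le|y|+c$ for all $y$ in the domain of $V$.
\end{itemize}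
Logarithms are to base $2$. For $e\in\mathbb N$, let $b$ be the binary expansion of $e+1$ and put $\bar e=0^{|b|-1}b$. Since $b$ begins with $1$, the initial zeros of $\bar e$ announce $|b|$, so no $\bar e$ is a proper prefix of another; and $|\bar e|\le2\log(e+1)+1$.

The weight that $K$ gives to level $t$ is
\[
m(t)=\sum_{|x|=t}2^{-K(x)},\qquad\text{so that }\sum_t m(t)\le1 .
\]
It is the price of putting one random string at level $t$, in the following sense.

\begin{lemma}\label{lem:moment}
If $X$ is uniformly distributed on $\{0,1\}^t$, then $\mathbb E\,2^{\delta(X)}=m(t)$. If $X_0,X_1,\dots$ are random strings on one probability space and $\sum_i\mathbb E\,2^{\delta(X_i)}<\infty$, then almost surely $\{X_i:i\in\mathbb N\}$ has finite deficiency.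
\end{lemma}

\begin{proof}
We have $\mathbb E\,2^{\delta(X)}=2^{-t}\sum_{|x|=t}2^{t-K(x)}=m(t)$. In the second statement $\sum_i2^{\delta(X_i)}$ has finite expectation, so it is almost surely finite, and then its terms are bounded.
\end{proof}

No independence is required. Taking for $X_t$ the prefix of length $t$ of a uniform real gives the single-path trees mentioned in Section~\ref{sec:intro}. More generally, we can afford $w(t)$ uniform strings at level $t$ as soon as $\sum_t m(t)w(t)<\infty$.

\section{Random trees of prescribed width}\label{sec:tree}

Fix $w:\mathbb N\to\mathbb N$. We want a tree with about $w(t)$ uniform strings at level $t$, where $w$ may go up and down. The tree consists of \emph{tracks} $j=0,1,2,\dots$; track $j$ grows while $j<w(t)$ and stops when $w(t)$ drops to $j$ or below. When it resumes it needs an initial segment that is already in the tree, and it borrows one from a fixed path $Z$.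

Fix a computable bijection $\langle\cdot,\cdot\rangle:\mathbb N^2\to\mathbb N$. For a real $R$ put $Z(s)=R(\langle0,s\rangle)$ and $Y_j(s)=R(\langle j+1,s\rangle)$; under $\mu$ the reals $Z,Y_0,Y_1,\dots$ are independent and uniform. Track $j$ is \emph{active} at $t$ if $j<w(t)$. In that case let $b_j(t)$ be the least $b\le t$ such that $j$ is active at every $s\in[b,t]$, and let
\[
x_j(t)=(Z\upharpoonright b)\;Y_j(b)\,Y_j(b+1)\cdots Y_j(t-1)\in\{0,1\}^t,\qquad b=b_j(t).
\]
Define
\[
T(w,R)=\{Z\upharpoonright t:t\in\mathbb N\}\cup\{x_j(t):t\in\mathbb N,\ j<w(t)\};
\]
see Figure~\ref{fig:tree}.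

\begin{figure}[ht]
\centering
\begin{tikzpicture}[xscale=1.05,yscale=0.7]
\draw[very thick] (0,0)--(8.5,0) node[right] {$Z$};
\draw (0,0)--(1,-1)--(8.5,-1) node[right] {track $0$};
\draw (1,0)--(2,1)--(3,1);
\fill (3,1) circle (0.07);
\node[above] at (2.8,1.05) {\small track $1$, dead end};
\draw (5,0)--(6,1.6)--(8.5,1.6) node[right] {track $1$};
\draw (6,0)--(7,0.8)--(8.5,0.8) node[right] {track $2$};
\foreach \x/\y in {0/1,1/2,2/2,3/2,4/1,5/2,6/3,7/3,8/3}
  {\node at (\x,-1.9) {\small $\y$}; \node at (\x,-2.6) {\small $\x$};}
\node[left] at (-0.3,-1.9) {\small $w(t)$};
\node[left] at (-0.3,-2.6) {\small $t$};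
\end{tikzpicture}
\caption{The tree $T(w,R)$ for $w=1,2,2,2,1,2,3,3,3,\dots$, with levels $t$ drawn from left to right, in the case where every track differs from the path $Z$ at its first own bit. Track $j$ is present at level $t$ when $j<w(t)$. Track $1$ leaves $Z$ at level $1$, ends at level $3$ because $w(4)=1$, and leaves $Z$ afresh at level $5$.}
\label{fig:tree}
\end{figure}

\begin{proposition}\label{prop:tree}
For all $w$ and $R$, the set $T=T(w,R)$ is a tree and $T\le_T w\oplus R$. If $w(t)\to\infty$, then $T$ is proper for almost every $R$. If $\sum_t m(t)w(t)<\infty$, then $T$ is path-incompressible for almost every $R$.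
\end{proposition}

\begin{proof}
To decide whether a string of length $t$ is in $T$, read $w(0),\dots,w(t)$ and list $Z\upharpoonright t$ and the strings $x_j(t)$, $j<w(t)$. Prefixes of $Z\upharpoonright t$ are in $T$. Let $j$ be active at $t$, let $b=b_j(t)$ and $s<t$. If $s<b$, then $x_j(t)\upharpoonright s=Z\upharpoonright s\in T$. If $s\ge b$, then $j$ is active on $[b,s]$, and either $b=0$ or $j$ is inactive at $b-1$; so $b_j(s)=b$ and $x_j(t)\upharpoonright s=x_j(s)\in T$.

Suppose $w(t)\to\infty$. Each track $j$ is active from some level on, so $b_j(t)$ equals a constant $\beta_j$, depending only on $w$, for all large $t$. Then $X_j=(Z\upharpoonright\beta_j)\,Y_j(\beta_j)\,Y_j(\beta_j+1)\cdots$ is a path of $T$. For $i\ne j$, the equality $X_i=X_j$ forces $Y_i(s)=Y_j(s)$ for all $s\ge\max(\beta_i,\beta_j)$, an event of probability $0$. So almost surely the paths $X_j$ are pairwise distinct.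

Suppose $\sum_t m(t)w(t)<\infty$. Since $b_j(t)$ does not depend on $R$, the string $x_j(t)$ consists of $t$ fixed distinct bits of $R$, and so does $Z\upharpoonright t$; both are uniform on $\{0,1\}^t$. The expectations of $2^{\delta}$ over all these strings add up to $\sum_t(1+w(t))m(t)<\infty$, and Lemma~\ref{lem:moment} applies.
\end{proof}

It remains to find $w$ with $w(t)\to\infty$ and $\sum_t m(t)w(t)<\infty$ for which part (2) of Theorem~\ref{thm:main} holds. Two examples show what such a $w$ cannot be.

\begin{example}\label{ex:computable}
No unbounded computable $w$ has $\sum_t m(t)w(t)<\infty$. Indeed, let $t_e$ be the least $t$ with $w(t)\ge2^e$. The machine $\bar e\mapsto0^{t_e}$ gives $K(0^{t_e})\le2\log(e+1)+c$, so the terms $m(t_e)w(t_e)\ge2^{e-c}/(e+1)^2$ are unbounded.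
\end{example}

\begin{example}\label{ex:monotone}
Let $w$ be nondecreasing and unbounded with $\sum_t m(t)w(t)<\infty$. Such $w$ exist: choose $t_0<t_1<\cdots$ with $\sum_{t\ge t_n}m(t)\le2^{-n}$ and let $w(t)$ be the number of $n$ with $t_n\le t$, so that $\sum_t m(t)w(t)\le\sum_n2^{-n}$. We claim that $w\oplus R$ computes a path-incompressible perfect tree for almost every $R$. Using $w$, compute $s_0<s_1<\cdots$ with $w(s_n)\ge2^{n+1}$, and let $T'$ be the perfect tree of all $x$ with $x(s)=R(s)$ for every $s<|x|$ outside $\{s_0,s_1,\dots\}$. If exactly $n$ of the $s_i$ are below $t$, level $t$ of $T'$ consists of the $2^n\le 1+w(t)$ bitwise sums modulo $2$ of $R\upharpoonright t$ with a fixed string supported on $s_0,\dots,s_{n-1}$. Each of them is uniform, so Lemma~\ref{lem:moment} applies.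

The same happens if $\sum_t m(t)w(t)<\infty$ and $w$ computes a function $g$ with $w(t)\ge N$ for all $t\ge g(N)$: then $w'(t)=\max(\{0\}\cup\{N\le t:g(N)\le t\})$ is nondecreasing, unbounded, at most $w$, and computable from $w$. So our $w$ must tend to infinity without computing any rate at which it does so.
\end{example}

\section{Compressing wide levels}\label{sec:compress}

Why should a set that is wide at a known level contain a compressible string? A set $C\subseteq\{0,1\}^\ell$ of density $2^{-e}$ that can be computed from $e$ consists of strings of deficiency about $e$, since a member is named by its index in $C$. A set $A$ of $4^e$ strings meets a random $C$ of that density in about $2^e$ points, so it misses $C$ with tiny probability. Hence one $C$ serves almost all members of any given family of such sets $A$, however large the family.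

\begin{lemma}\label{lem:hit}
Suppose that an algorithm, given $e\in\mathbb N$, outputs a length $\ell_e$, a finite set $\Omega_e$ with a rational-valued probability distribution $P_e$, a nonempty set $B_e\subseteq\Omega_e$, and for each $a\in B_e$ a set $A_a\subseteq\{0,1\}^{\ell_e}$ with $|A_a|\ge4^e$. Then for every $d\in\mathbb N$ and $\eta>0$, all large $e$ satisfy
\[
P_e\{a\in B_e:\delta(A_a)\le d\}<\eta .
\]
\end{lemma}

\begin{proof}
Fix $e$ and write $\ell=\ell_e$; as $B_e\neq\emptyset$ we have $2^\ell\ge4^e$, so $\ell\ge2e$. For $C\subseteq\{0,1\}^\ell$ let $f(C)=P_e\{a\in B_e:A_a\cap C=\emptyset\}$. Form $C$ by drawing $2^{\ell-e}$ strings independently and uniformly from $\{0,1\}^\ell$. For each $a\in B_e$ the probability that $C$ misses $A_a$ is at most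
\[
(1-4^e2^{-\ell})^{2^{\ell-e}}\le\exp(-4^e2^{-\ell}2^{\ell-e})=\exp(-2^e),
\]
so the expected value of $f(C)$ is at most $\exp(-2^e)$. Let $C_e$ be the first set, in a fixed listing of the sets of size at most $2^{\ell-e}$, that minimizes the rational number $f(C)$. It is computed from $e$ by exhaustive search, and $f(C_e)\le\exp(-2^e)$.

Let $V$ map $\bar e\,y$, where $|y|=\ell_e-e$, to the element of $C_e$ whose rank in $C_e$ has binary code $y$. Since $\bar e$ determines $e$ and $e$ determines $|y|$, the domain of $V$ is prefix-free. By universality there is a $c$, independent of $e$, with $K(x)\le\ell_e-e+2\log(e+1)+c$ for all $x\in C_e$. For large $e$ we have $e-2\log(e+1)-c>d$, so every $x\in C_e$ has $\delta(x)>d$ and every $A_a$ with $\delta(A_a)\le d$ misses $C_e$. The probability in question is then at most $f(C_e)\le\exp(-2^e)$, which is less than $\eta$ for large $e$.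
\end{proof}

We now organize part (2) of Theorem~\ref{thm:main} into countably many tasks. A \emph{requirement} is a tuple $(\Phi,\Psi,M,d)$ where $\Phi,\Psi$ are oracle Turing machines, $M\subseteq\mathbb N$ is computable and infinite, and $d\in\mathbb N$. For $w\in\mathbb N^{\mathbb N}$ let $E(w)$ be the set of reals $R$ such that $\Phi^{w\oplus R}$ is the characteristic function of a set $S$ with $\delta(S)\le d$, the function $g=\Psi^{w\oplus R}$ is total, and \eqref{eq:rate} holds for $S,g,M$. The sets $\{R:\Phi^{w\oplus R}(x)=y\}$ and $\{R:\Psi^{w\oplus R}(N)=i\}$ are open, and $E(w)$ arises from them by complements and countable unions and intersections, so it is Borel. Part (2) holds for $R$ exactly when $R$ lies outside $E(w)$ for every requirement. So we need $\mu(E(w))=0$ for every requirement.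

Letters $\sigma,\tau$ denote finite sequences of natural numbers, thought of as initial segments of $w$, with $\preceq$ as for strings; $\tau\prec w$ means that $\tau$ is an initial segment of $w$. Strings are coded by numbers in a fixed computable way. The computation $\Phi^{\tau\oplus R}(x)$ is declared convergent only if the code of $x$ is at most $|\tau|$ and the machine halts within $|\tau|$ steps after querying only positions below $|\tau|$ in $\tau$ and in $R$; the same convention applies to $\Psi$. Convergent computations persist when $\tau$ is extended, and $\Phi^{w\oplus R}(x)=y$ if and only if $\Phi^{\tau\oplus R}(x)=y$ for some $\tau\prec w$. Given a requirement, define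
\begin{align*}
D(\tau)&=\{R:\Phi^{\tau\oplus R}(x)=1\text{ for some $x$ with }\delta(x)>d\},\\
G_N(\tau)&=\{R:\Psi^{\tau\oplus R}(N)\text{ converges}\},\\
H_{N,\ell}(\tau)&=\{R:\Phi^{\tau\oplus R}(x)\text{ converges for all }x\in\{0,1\}^\ell,\\
&\qquad\qquad\text{with value $1$ for at least $N$ of them}\}.
\end{align*}
On $D(\tau)$ the set $S$ has already exceeded its deficiency bound, on $G_N(\tau)$ the value $g(N)$ is decided, and on $H_{N,\ell}(\tau)$ level $\ell$ of $S$ is decided and wide. Membership of $R$ in these sets depends only on $R\upharpoonright|\tau|$, so each is given by a finite list of strings and has rational measure, and each increases with $\tau$. The lists for $G_N(\tau)$ and $H_{N,\ell}(\tau)$ are computable from $N,\ell,\tau$. The list for $D(\tau)$ need not be computable from $\tau$, since it involves $K$. From the definitions: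
\begin{itemize}
\item[(E1)] $E(w)\cap D(\tau)=\emptyset$ for all $\tau\prec w$;
\item[(E2)] $E(w)\subseteq\bigcup_{\tau\prec w}G_N(\tau)$ for every $N$;
\item[(E3)] if $R\in E(w)$, $\ell\in M$ and $\Psi^{w\oplus R}(N)\le\ell$, then $R\in H_{N,\ell}(\tau)$ for all long enough $\tau\prec w$.
\end{itemize}
Finally, for any measurable set $D$ the inclusion $H_{N,\ell}(\tau)\setminus D\subseteq(H_{N,\ell}(\tau)\setminus D(\tau))\cup(D(\tau)\setminus D)$ gives
\begin{equation}\label{eq:newD}
\mu(D(\tau)\setminus D)\ge\mu(H_{N,\ell}(\tau)\setminus D)-\mu(H_{N,\ell}(\tau)\setminus D(\tau)).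
\end{equation}
Here is the argument in the case where there is nothing to guess about $w$.

\begin{proposition}\label{prop:warmup}
If $w$ is computable, then $\mu(E(w))=0$ for every requirement.
\end{proposition}

\begin{proof}
Suppose $\mu(E(w))>\rho$ with $\rho>0$ rational, and write $\tau_s=w\upharpoonright s$. The measures $\mu(D(\tau_s))$ increase to a limit, so there is $s_0$ such that $D=D(\tau_{s_0})$ satisfies $\mu(D(\tau_s)\setminus D)<\rho/2$ for all $s$. We give the finite list for $D$ to the following algorithm.

Given $e$, let $N=4^e$ and search for $\ell\in M$ and $s$ with $\mu(H_{N,\ell}(\tau_s)\setminus D)\ge\rho$. The search succeeds. Indeed, the sets $E_i=\{R\in E(w):\Psi^{w\oplus R}(N)\le i\}$ increase to $E(w)$ and $M$ is infinite, so $\mu(E_\ell)>\rho$ for some $\ell\in M$; and $E_\ell$ is contained in the increasing union $\bigcup_s H_{N,\ell}(\tau_s)\setminus D$ by (E1) and (E3). Output $\ell$, the space $\{0,1\}^s$ of prefixes of $R$ with the uniform distribution, the subset given by $H_{N,\ell}(\tau_s)$, and the sets $A_R=\{x\in\{0,1\}^\ell:\Phi^{\tau_s\oplus R}(x)=1\}$.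

If $R\in H_{N,\ell}(\tau_s)\setminus D(\tau_s)$ then $\delta(A_R)\le d$. So for large $e$ Lemma~\ref{lem:hit} gives $\mu(H_{N,\ell}(\tau_s)\setminus D(\tau_s))<\rho/2$, and \eqref{eq:newD} gives $\mu(D(\tau_s)\setminus D)>\rho/2$, a contradiction.
\end{proof}

The role of $D$ deserves a comment. The search cannot recognize $E(w)$, and it might be satisfied by reals $R$ on which $S$ was compressible anyway; compressing there would contradict nothing. Freezing a finite part $D$ that holds nearly all such $R$, and searching outside it, makes the compression a genuine gain in measure. Knowing $D$ costs only a constant number of bits.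

By Example~\ref{ex:computable}, the $w$ we need is not computable, and then the algorithm has no $\tau_s$ to work with. We shall build $w$ in stages, and at each stage face an alternative. Call $\tau$ \emph{dangerous} if $\mu(H_{N,\ell}(\tau)\setminus D)\ge\rho$. Either an algorithm can find dangerous $\tau$ that are still allowed as initial segments of $w$, and then the argument above gives a contradiction; or it cannot, and then we should be able to forbid all dangerous $\tau$. The prohibition must leave room for $w\to\infty$, and what is ``still allowed'' depends on earlier prohibitions and on $\sum_t m(t)w(t)<\infty$, none of which is available to the algorithm. The last constraint is linear in $w$. We take all prohibitions to be of this form.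

\section{Conditions with a budget}\label{sec:conditions}

For $u:\mathbb N\to[0,\infty)$, a finite sequence $\sigma$ and a finite or infinite extension $\tau$ of $\sigma$, the \emph{cost} of $\tau$ over $\sigma$ is
\[
c_u(\sigma,\tau)=\sum_{|\sigma|\le t<|\tau|}u(t)\tau(t),
\]
where $|\tau|=\infty$ if $\tau$ is infinite.

\begin{definition}\label{def:condition}
A \emph{condition} is a triple $p=(\sigma,k,u)$ consisting of a finite sequence $\sigma$ of natural numbers (the \emph{stem}), an integer $k\ge1$ (the \emph{floor}) and a function $u:\mathbb N\to[0,\infty)$ with $\sum_tu(t)<\infty$ (the \emph{budget}), such that the \emph{load}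
\[
L(p)=k\sum_{t\ge|\sigma|}u(t)
\]
is less than $1$. Let
\[
[p]=\{w\in\mathbb N^{\mathbb N}:\ \sigma\prec w,\ \ w(t)\ge k\text{ for all }t\ge|\sigma|,\ \ c_u(\sigma,w)<1\}.
\]
We write $(\sigma',k',u')\le(\sigma,k,u)$ if $\sigma\preceq\sigma'$, $k\le k'$ and $[(\sigma',k',u')]\subseteq[(\sigma,k,u)]$. A finite $\tau\succeq\sigma$ is \emph{admissible} for $p$ if $\tau(t)\ge k$ for $|\sigma|\le t<|\tau|$ and $c_u(\sigma,\tau)+k\sum_{t\ge|\tau|}u(t)<1$.
\end{definition}

The load is the cost of the cheapest candidate $\sigma kkk\cdots$, so $[p]\ne\emptyset$, and $\tau$ is admissible exactly when $\tau kkk\cdots\in[p]$. The relation $\le$ is reflexive and transitive. Budgets are arbitrary real sequences; no computability is assumed.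

\begin{lemma}\label{lem:extend}
Let $p=(\sigma,k,u)$ be a condition.
\begin{enumerate}
\item[(a)] If $\tau$ is admissible for $p$ and $c=c_u(\sigma,\tau)$, then $(\tau,k,u/(1-c))$ is a condition $\le p$.
\item[(b)] If $w\in[p]$ and $\sigma\preceq\tau\prec w$, then $\tau$ is admissible for $p$.
\item[(c)] If $u'\ge u$ pointwise and $(\sigma,k,u')$ is a condition, then $(\sigma,k,u')\le p$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Admissibility gives $c<1$ and $k\sum_{t\ge|\tau|}u(t)<1-c$, so the triple is a condition. For $w$ extending $\tau$ we have $c_u(\sigma,w)=c+c_u(\tau,w)$, which is less than $1$ if and only if $c_{u/(1-c)}(\tau,w)<1$; and $w(t)\ge k$ for $|\sigma|\le t<|\tau|$ by admissibility. (b) We have $c_u(\sigma,\tau)+k\sum_{t\ge|\tau|}u(t)\le c_u(\sigma,\tau)+c_u(\tau,w)<1$. (c) Here $c_u(\sigma,w)\le c_{u'}(\sigma,w)$.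
\end{proof}

The next lemma is the reason why budgets are compatible with $w\to\infty$: after waiting at the floor for long enough, the remaining budget is a tail of a convergent series, and any higher floor becomes affordable.

\begin{lemma}\label{lem:wait}
Let $p=(\sigma,k,u)$ be a condition, $k'\ge k$ and $\varepsilon>0$. There is a condition $p'=(\sigma',k',u')\le p$ with $|\sigma'|>|\sigma|$ and $L(p')<\varepsilon$.
\end{lemma}

\begin{proof}
Let $\beta=1-L(p)>0$ and let $\sigma'$ be $\sigma$ followed by $n\ge1$ copies of $k$. Then $\sigma'$ is admissible by Lemma~\ref{lem:extend}(b) applied to $\sigma kkk\cdots$, and $c=c_u(\sigma,\sigma')\le L(p)=1-\beta$, so $u'=u/(1-c)\le u/\beta$. For large $n$ we have $k'\sum_{t\ge|\sigma|+n}u(t)/\beta<\min(\varepsilon,1)$, so $p'=(\sigma',k',u')$ is a condition of load less than $\varepsilon$. Moreover $[p']\subseteq[(\sigma',k,u')]\subseteq[p]$ by Lemma~\ref{lem:extend}(a).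
\end{proof}

\section{Covers and duality}\label{sec:covers}

Fix $\sigma$ and a set $\mathcal A$ of finite extensions of $\sigma$. For $\alpha>0$, an \emph{$\alpha$-cover} of $\mathcal A$ over $\sigma$ is a function $v:\mathbb N\to[0,\infty)$ with $\sum_tv(t)\le\alpha$ and $c_v(\sigma,\tau)\ge1$ for all $\tau\in\mathcal A$. A cover is a budget that forbids $\mathcal A$: if $c_v(\sigma,w)<1$, then no initial segment of $w$ lies in $\mathcal A$. Adding $v$ to the budget of a condition with stem $\sigma$ and floor $k$ raises the load by at most $k\alpha$. In expectations over finite sequences $\tau$ we put $\tau(t)=0$ for $t\ge|\tau|$, so that for a finitely supported distribution $\pi$,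
\begin{equation}\label{eq:avgcost}
\mathbb E_\pi\,c_u(\sigma,\tau)=\sum_{t\ge|\sigma|}u(t)\,\mathbb E_\pi\,\tau(t).
\end{equation}

\begin{example}\label{ex:spikes}
Let $\sigma$ be empty and $n\ge2$. The set of all $\tau$ with $\tau(0)\ge n$ has a $(1/n)$-cover, namely $v(0)=1/n$ and $v(t)=0$ for $t>0$. Now let $\mathcal A=\{\tau_0,\dots,\tau_{n-1}\}$, where $\tau_j$ has length $n$, value $n$ at position $j$ and value $1$ elsewhere. Each single $\tau_j$ has a $(1/n)$-cover, concentrated at $j$. So an algorithm that selects one $\tau_j$ without knowing the budget may select a forbidden one, even when the budget has total mass only $1/n$. But for the uniform distribution $\pi$ on $\mathcal A$ we have $\mathbb E_\pi\,\tau(t)=2-1/n$ for $t<n$, so by \eqref{eq:avgcost} the average cost is at most $(2-1/n)\sum_tu(t)$ for \emph{every} budget $u$. Consequently $\mathcal A$ has no $\frac12$-cover, and under any budget of small mass most $\tau_j$ are cheap.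
\end{example}

Lemma~\ref{lem:dual} below says that such a distribution exists whenever a cover does not. We first record a compactness fact.

\begin{lemma}\label{lem:compact}
Let $v_0,v_1,\dots:\mathbb N\to[0,\infty)$ satisfy $\sum_tv_s(t)\le\alpha$ for all $s$. Then a subsequence converges pointwise to some $v$ with $\sum_tv(t)\le\alpha$, and along it $c_{v_s}(\sigma,\tau)\to c_v(\sigma,\tau)$ for all finite $\tau\succeq\sigma$.
\end{lemma}

\begin{proof}
All values lie in $[0,\alpha]$, so a diagonal argument gives the subsequence. Finite sums pass to the limit; this applies to the costs and to the partial sums $\sum_{t<n}v_s(t)\le\alpha$.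
\end{proof}

We use strong duality for linear programs in the following form. Let $Q$ be a real matrix and $b,c$ vectors of matching sizes. If the set $\{a\ge0:Q^{\top}a\le c\}$ is nonempty and $b\cdot a$ has finite supremum $\gamma$ on it, then there is $v\ge0$ with $Qv\ge b$ and $c\cdot v=\gamma$.

\begin{lemma}\label{lem:dual}
Let $\alpha>0$ be rational. If $\mathcal A$ has no $\alpha$-cover over $\sigma$, then there are a finite set $\mathcal A_0\subseteq\mathcal A$ and a rational-valued probability distribution $\pi$ on $\mathcal A_0$ with $\mathbb E_\pi\,\tau(t)\le1/\alpha$ for every $t\ge|\sigma|$.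
\end{lemma}

\begin{proof}
If $\sigma\in\mathcal A$, take the point mass at $\sigma$. So assume $\sigma\notin\mathcal A$. Write the countable set $\mathcal A$ as an increasing union of finite sets $\mathcal A_s$. If each $\mathcal A_s$ had an $\alpha$-cover $v_s$, the limit $v$ from Lemma~\ref{lem:compact} would be an $\alpha$-cover of $\mathcal A$, because each $\tau\in\mathcal A$ has $c_{v_s}(\sigma,\tau)\ge1$ for all large $s$. So some finite $\mathcal A_0\subseteq\mathcal A$ has no $\alpha$-cover; it is nonempty, since $v=0$ covers the empty set.

Let $h$ be the largest length in $\mathcal A_0$, let $Q$ be the matrix with entries $\tau(t)$ for $\tau\in\mathcal A_0$ and $|\sigma|\le t<h$, and let $b,c$ be all-ones vectors. Call $a=(a_\tau)_{\tau\in\mathcal A_0}$ \emph{feasible} if $a\ge0$ and $\sum_\tau a_\tau\tau(t)\le1$ for $|\sigma|\le t<h$; the vector $0$ is feasible. If $\sum_\tau a_\tau\le\alpha$ for all feasible $a$, strong duality gives $v\ge0$ with $\sum_tv(t)\le\alpha$ and $\sum_t\tau(t)v(t)\ge1$ for all $\tau\in\mathcal A_0$, and extending $v$ by $0$ gives an $\alpha$-cover of $\mathcal A_0$. Hence some feasible $a$ has $\sum_\tau a_\tau>\alpha$.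 Since $Q$ has nonnegative entries, lowering coordinates of $a$ to nonnegative values preserves feasibility; so we may take $a$ rational, still with $\gamma=\sum_\tau a_\tau>\alpha$. Put $\pi(\tau)=a_\tau/\gamma$. Then $\mathbb E_\pi\,\tau(t)\le1/\gamma<1/\alpha$ for $|\sigma|\le t<h$, and $\mathbb E_\pi\,\tau(t)=0$ for $t\ge h$.
\end{proof}

\section{Meeting one requirement}\label{sec:main}

\begin{proposition}\label{prop:main}
For every requirement, every rational $\rho\in(0,1)$ and every condition $p$ there is a condition $q\le p$ such that $\mu(E(w))\le2\rho$ for all $w\in[q]$.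
\end{proposition}

\begin{proof}
We pass through conditions $p\ge r_1\ge r_2\ge r_3\ge q$, the last four with a common floor $k$. Markov's inequality, $P\{f\ge a\}\le\mathbb E f/a$ for $f\ge0$ and $a>0$, is used twice in Step~2.

\medskip\noindent\textbf{Step 1: freezing $D$.}
Let $s_D$ be the supremum of $\mu(D(\tau))$ over all stems $\tau$ of conditions $\le p$. Choose a condition $\le p$ whose stem $\sigma_0$ has $\mu(D(\sigma_0))>s_D-\rho/2$, and extend it by Lemma~\ref{lem:wait} to $r_1=(\sigma,k,u)$ with $L(r_1)<1/32$. Put $D=D(\sigma)\supseteq D(\sigma_0)$. If $\tau$ is admissible for $r_1$, it is the stem of a condition $\le p$ by Lemma~\ref{lem:extend}(a), so $\mu(D(\tau))\le s_D$. As $D\subseteq D(\tau)$, this gives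
\begin{equation}\label{eq:frozen}
\mu(D(\tau)\setminus D)<\rho/2\qquad\text{for every $\tau$ admissible for $r_1$.}
\end{equation}
Let $\alpha=1/(8k)$, and collect the dangerous extensions that respect the floor:
\[
\mathcal A_{N,\ell}=\{\tau\succeq\sigma:\ \tau(t)\ge k\text{ for }|\sigma|\le t<|\tau|,\ \ \mu(H_{N,\ell}(\tau)\setminus D)\ge\rho\}.
\]
The budget $u$ does not occur in this definition. Given the finite data $\sigma$, $k$, $\rho$ and the list for $D$, membership in $\mathcal A_{N,\ell}$ is decidable from $N,\ell,\tau$.

\medskip\noindent\textbf{Step 2: there is $e$ such that $\mathcal A_{4^e,\ell}$ has an $\alpha$-cover over $\sigma$ for every $\ell\in M$.}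
Suppose not. We describe an algorithm as in Lemma~\ref{lem:hit}. Given $e$, let $N=4^e$ and search for $\ell\in M$, a finite set $\mathcal A_0\subseteq\mathcal A_{N,\ell}$ and a rational distribution $\pi$ on $\mathcal A_0$ with $\mathbb E_\pi\,\tau(t)\le8k$ for all $t\ge|\sigma|$. These properties are decidable, because $M$ is computable and only finitely many $t$ need checking, and the search succeeds by the assumption and Lemma~\ref{lem:dual}. Write $H(\tau)=H_{N,\ell}(\tau)$ and let $h$ be the largest length in $\mathcal A_0$. Output $\ell$, the space $\mathcal A_0\times\{0,1\}^h$ of pairs $(\tau,R\upharpoonright h)$ with the product of $\pi$ and the uniform distribution, the subset of pairs with $R\in H(\tau)$, which is nonempty because $\mu(H(\tau))\ge\rho$ for $\tau\in\mathcal A_0$, and the sets $A_{(\tau,R)}=\{x\in\{0,1\}^\ell:\Phi^{\tau\oplus R}(x)=1\}$.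

If $R\in H(\tau)\setminus D(\tau)$ then $\delta(A_{(\tau,R)})\le d$. So by Lemma~\ref{lem:hit} we can fix $e$ with
\[
\mathbb E_\pi\,\mu(H(\tau)\setminus D(\tau))<\rho/4 ,
\]
and the $\tau$ with $\mu(H(\tau)\setminus D(\tau))\ge\rho/2$ have $\pi$-probability less than $1/2$. The algorithm never saw $u$, but by \eqref{eq:avgcost}
\[
\mathbb E_\pi\,c_u(\sigma,\tau)\le8k\sum_{t\ge|\sigma|}u(t)=8L(r_1)<\tfrac14 ,
\]
so the $\tau$ with $c_u(\sigma,\tau)\ge1/2$ also have $\pi$-probability less than $1/2$. Hence some $\tau\in\mathcal A_0$ has both $\mu(H(\tau)\setminus D(\tau))<\rho/2$ and $c_u(\sigma,\tau)<1/2$. This $\tau$ respects the floor $k$ and $c_u(\sigma,\tau)+k\sum_{t\ge|\tau|}u(t)<\frac12+\frac1{32}<1$, so it is admissible for $r_1$. But \eqref{eq:newD} gives $\mu(D(\tau)\setminus D)>\rho-\rho/2=\rho/2$, contradicting \eqref{eq:frozen}.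

\medskip\noindent\textbf{Step 3: choosing the stem and the level.}
Fix such an $e$, let $N=4^e$, and let $v_\ell$ be an $\alpha$-cover of $\mathcal A_{N,\ell}$ for each $\ell\in M$. We can afford one cover, but not all of them, since their total mass may be infinite. Forbidding $\mathcal A_{N,\ell}$ helps only for those $R$ with $g(N)\le\ell$, so before choosing $\ell$ we want to extend the stem until $g(N)$ is decided for most $R$. This is circular: $v_\ell$ charges the cost from $\sigma$ on, and an extension made before $\ell$ is chosen may already cost $1$ under $v_\ell$. Repeating Step~2 over the longer stem does not help, as it may change $N$. The way out is to extend the stem under a budget that is a limit of the $v_\ell$; the extension, being finite, is then cheap for infinitely many $v_\ell$.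

Since $M$ is infinite, Lemma~\ref{lem:compact} gives $\ell_1<\ell_2<\cdots$ in $M$ such that $v_{\ell_j}$ converges pointwise to some $v$ with $\sum_tv(t)\le\alpha$. Let $r_2=(\sigma,k,u+2v)$. Its load is less than $\frac1{32}+2k\alpha=\frac1{32}+\frac14$, so $r_2$ is a condition, and $r_2\le r_1$ by Lemma~\ref{lem:extend}(c).

Let $s_G$ be the supremum of $\mu(G_N(\tau))$ over all $\tau$ admissible for $r_2$ (the stem $\sigma$ is one), and pick an admissible $\tau_0$ with $\mu(G_N(\tau_0))>s_G-\rho$. By Lemma~\ref{lem:extend}(a) and then Lemma~\ref{lem:wait} with unchanged floor, there is $r_3=(\sigma',k,u')\le r_2$ with $\sigma'\succeq\tau_0$ and $L(r_3)<1/4$. Then $\mu(G_N(\sigma'))>s_G-\rho$. Let $i$ be the largest of the finitely many values $\Psi^{\sigma'\oplus R}(N)$, $R\in G_N(\sigma')$, or $0$ if there are none.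

An element of $[r_3]$ extends $\sigma'$ and lies in $[r_2]$, so $c_{u+2v}(\sigma,\sigma')<1$ and hence $c_v(\sigma,\sigma')<1/2$. By Lemma~\ref{lem:compact} there is $\ell=\ell_j\ge i$ with $c_{v_\ell}(\sigma,\sigma')<3/4$. Put
\[
q=(\sigma',k,u'+4v_\ell).
\]
Its load is less than $\frac14+4k\alpha=\frac34$, so $q$ is a condition and $q\le r_3$. This is where the floor must still be the $k$ of Step~1: with a floor $k'$ the bound on the load would be $\frac14+\frac{k'}{2k}$.

\medskip\noindent\textbf{Step 4: verification.}
Let $w\in[q]$. Then $4c_{v_\ell}(\sigma',w)<1$, so
\[
c_{v_\ell}(\sigma,w)=c_{v_\ell}(\sigma,\sigma')+c_{v_\ell}(\sigma',w)<\tfrac34+\tfrac14=1 ,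
\]
and no $\tau$ with $\sigma\preceq\tau\prec w$ lies in $\mathcal A_{N,\ell}$. These $\tau$ respect the floor $k$, because $w\in[r_1]$, so they fail to be in $\mathcal A_{N,\ell}$ for the other reason: $\mu(H_{N,\ell}(\tau)\setminus D)<\rho$. The increasing union $\mathcal H=\bigcup_{\sigma\preceq\tau\prec w}H_{N,\ell}(\tau)\setminus D$ therefore has measure at most $\rho$. We split $E(w)$ along $G_N(\sigma')$.

If $R\in E(w)\cap G_N(\sigma')$, then $\Psi^{w\oplus R}(N)=\Psi^{\sigma'\oplus R}(N)\le i\le\ell$, so $R\in\mathcal H$ by (E3) and by (E1) applied to $\sigma\prec w$. Thus $\mu(E(w)\cap G_N(\sigma'))\le\rho$.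

Since $w\in[r_2]$, every $\tau$ with $\sigma\preceq\tau\prec w$ is admissible for $r_2$ by Lemma~\ref{lem:extend}(b). So the increasing union $\mathcal G=\bigcup_{\tau\prec w}G_N(\tau)$ has measure at most $s_G$. It contains $G_N(\sigma')$, and it contains $E(w)$ by (E2). Thus $\mu(E(w)\setminus G_N(\sigma'))\le\mu(\mathcal G)-\mu(G_N(\sigma'))<\rho$. Adding the two bounds gives $\mu(E(w))\le2\rho$.
\end{proof}

\section{The width function}\label{sec:w}

We apply Proposition~\ref{prop:main} to all requirements in turn and let $w$ be the union of the stems. One point needs care. The sets $[p]$ are defined by a strict inequality for an infinite sum, and a limit of stems of cost less than $1$ may have cost exactly $1$. We therefore double the budget at each stage.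

\begin{proof}[Proof of Theorem~\ref{thm:main}]
List all pairs consisting of a requirement and a rational $\rho\in(0,1)$; there are countably many, and the list need not be effective. Let $p_0=(\sigma_0,k_0,u_0)$ have empty stem, floor $1$ and budget $m/2$; its load is at most $1/2$. Given $p_n=(\sigma_n,k_n,u_n)$, take $q_n\le p_n$ from Proposition~\ref{prop:main} for the $n$th pair. By Lemma~\ref{lem:wait}, with the floor of $q_n$ raised by one, take $q_n'=(\sigma_{n+1},k_{n+1},u_n')\le q_n$ with $|\sigma_{n+1}|>|\sigma_n|$, $k_{n+1}>k_n$ and $L(q_n')<1/2$. Let $p_{n+1}=(\sigma_{n+1},k_{n+1},2u_n')$, which is a condition $\le q_n'$ by Lemma~\ref{lem:extend}(c). Let $w=\bigcup_n\sigma_n$.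

Fix $n$. For $j>n+1$ we have $\emptyset\ne[p_j]\subseteq[p_{n+1}]$, so $\sigma_j$ is an initial segment of an element of $[p_{n+1}]$. Hence $\sigma_j(t)\ge k_{n+1}$ for $|\sigma_{n+1}|\le t<|\sigma_j|$, and $2c_{u_n'}(\sigma_{n+1},\sigma_j)<1$. Letting $j\to\infty$ gives $w(t)\ge k_{n+1}$ for all $t\ge|\sigma_{n+1}|$ and $c_{u_n'}(\sigma_{n+1},w)\le1/2<1$. So $w\in[q_n']\subseteq[q_n]\subseteq[p_n]$ for every $n$.

Since $k_n\to\infty$, we have $w(t)\to\infty$. Since $w\in[p_0]$, we have $\sum_tm(t)w(t)<2$. Proposition~\ref{prop:tree} now shows that $T(w,R)\le_T w\oplus R$ is a tree for every $R$ and that (1) holds for almost every $R$. Since $w\in[q_n]$ for all $n$, each requirement has $\mu(E(w))\le2\rho$ for every rational $\rho\in(0,1)$, so $\mu(E(w))=0$. If (2) fails for $R$, witnessed by $M,S,g$, then $R\in E(w)$ for a requirement $(\Phi,\Psi,M,d)$ in which $\Phi,\Psi$ compute $S,g$ from $w\oplus R$ and $d\ge\delta(S)$. So (2) fails only on a countable union of null sets.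
\end{proof}

\begin{remark}\label{rem:hyp}
The set $S$ in part (2) need not be a tree, but the hypotheses on $g$ and $M$ cannot simply be dropped. That $w\oplus R$ computes $g$ is used in Steps~3 and~4, through the sets $G_N(\tau)$. Without it, $S=T(w,R)$ and $M=\mathbb N$ would be a counterexample, since the width of a proper tree tends to infinity.

That $M$ is computable is used in the search of Step~2; it lets the compressing machine find the level $\ell$ from $e$ instead of paying to name it. If $M$ is only required to be computable from $w\oplus R$, then (2) fails for almost every $R$. To see this, read from disjoint sets of bits of $R$ a number $t_n$, uniform in $[2^n,2^{n+1})$, and a real $Z_n$, for each $n$. Let $S$ consist, for each $n$, of the bitwise sums modulo $2$ of $Z_n\upharpoonright t_n$ with the first $n$ strings of length $t_n$. Given $t_n=t$, each sum is uniform on $\{0,1\}^t$, so the expectation of $2^\delta$ for it is $2^{-n}\sum_{2^n\le t<2^{n+1}}m(t)\le2^{-n}$. As $\sum_nn2^{-n}<\infty$, the set $S$ almost surely has finite deficiency by Lemma~\ref{lem:moment}. The real $R$ computes $S$ and $M=\{t_n:n\in\mathbb N\}$, the width of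 $S$ at level $t_n$ is $n$, and $t_n\ge2^N$ implies $n\ge N$; so \eqref{eq:rate} holds with $g(N)=2^N$.
\end{remark}

\begin{thebibliography}{1}

\bibitem{GI}
\emph{Growth and irreducibility in path-incompressible trees},
\texttt{https://lcs.ios.ac.cn/\allowbreak\textasciitilde{}zhangxy/\allowbreak publication/\allowbreak growth-\allowbreak and-\allowbreak irreducibility-\allowbreak in-\allowbreak path-\allowbreak incompressible-\allowbreak trees}

\end{thebibliography}
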